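# Dense sets that avoid near arithmetic progressions with power-of-two differences

## Sixteen integers, by hand

Let us choose a set $A\subseteq[1,16]$ subject to the following rule. For a power of two $d$ (including $d=1$), for an integer $w\ge 0$ with $w<d^2/16$, and for an integer $b\ge 0$, the set $A$ must not meet both of the blocks
$$[b,\,b+w],\qquad [b+d,\,b+d+w].$$
Here $[x,y]$ always means the integers from $x$ to $y$. The rule says that no two elements of $A$ may differ by $d$, not even approximately, and the tolerance $w$ grows with $d$. How large can $A$ be?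

For $d=1,2,4$ we have $d^2/16\le 1$, so only $w=0$ is allowed and the rule is exact: no two elements of $A$ differ by $1$, $2$ or $4$.

For $d=8$ we have $d^2/16=4$, so $w\le 3$. If $x<y$ lie in the two blocks, then $8-3\le y-x\le 8+3$, and $y\ge b+8\ge 8$. Conversely, suppose $5\le y-x\le 11$ and $y\ge 8$. Take $b=\min(x,y-8)\ge0$. Then $x-b=\max(0,x-y+8)\le 3$ and $y-8-b=\max(y-8-x,0)\le 3$, so the pair is caught. Hence $d=8$ forbids exactly the pairs with $5\le y-x\le 11$ and $y\ge 8$.

For $d=16$ we have $w\le 15$. The second block starts at $b+16$, so it meets $[1,16]$ only if $b=0$, and then only in the point $16$. So if $16\in A$, then $A$ has no other element. For $d\ge 32$ the second block lies beyond $16$ and the rule is empty.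

Suppose $A$ has at least two elements, so $A\subseteq[1,15]$. A pair $x<y$ is allowed exactly when $y-x=3$, or $y-x\in\{12,13,14\}$, or $y-x\in\{5,6\}$ with $y\le 7$.

The set $\{1,4,7\}$ is allowed: its differences are $3,3,6$, and the pair with difference $6$ has $y=7$.

Four elements are impossible. Each of $\{1,2,3\}$, $\{4,5,6\}$, $\{7\}$ contains at most one element of $A$, so $A$ has at most three elements in $[1,7]$. If it has three, then $7\in A$, so the middle one is $4$, and then the first one is $1$. Two elements of $[8,15]$ must differ by exactly $3$, so there are at most two of them. A four-element set therefore falls into one of two types. If it is $\{1,4,7,z\}$ with $z\ge 8$, then $z-7\le 8$ forces $z-7=3$, so $z=10$ and $z-4=6$ with $z\ge 8$, which is forbidden. If it contains $x\le 7$ and a pair $z,z+3$ in $[8,15]$, then $z-x$ and $z+3-x$ both lie in $\{3,12,13,14\}$, a set with no two elements differing by $3$. So the maximum is $3$.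

Three features of this example will return. The elements $1,4,7$ agree modulo $3$, and no power of two is divisible by $3$. The tolerance is zero until $d$ exceeds $\sqrt n$. And the pair $1,7$ survives only because $b\ge0$: the blocks $[-1,2]$ and $[7,10]$ would catch it. Now replace $16$ by a large $n$ and two blocks by $t$ blocks. What proportion of $[1,n]$ can $A$ occupy?

## Near progressions and the function $g_t(n)$

Write $\mathbb N=\{1,2,\dots\}$ and $\mathbb N_0=\mathbb N\cup\{0\}$.

**Definition (near progressions).** Let $t,d\in\mathbb N$ and $w\in\mathbb N_0$. A $(t,d,w)$-progression is a set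
$$B(b,t,d,w)=\bigcup_{i=0}^{t-1}[b+id,\ b+id+w],\qquad b\in\mathbb N_0 .$$
A set $A\subseteq\mathbb N$ nearly contains a $(t,d,w)$-progression if, for some $b\in\mathbb N_0$, the set $A$ meets each of the $t$ blocks $[b+id,b+id+w]$, $0\le i\le t-1$.

For example, $B(2,3,8,1)=[2,3]\cup[10,11]\cup[18,19]$. The set $\{3,10,19\}$ meets all three blocks, so it nearly contains a $(3,8,1)$-progression, although its own gaps are $7$ and $9$. When $w=0$, nearly containing means containing a genuine $t$-term arithmetic progression of difference $d$.

**Definition (admissible sets and $g_t$).** Fix $t$ and $n$. A set $A\subseteq[1,n]$ is admissible if for every $d=2^j$ with $j\in\mathbb N_0$ and every $w\in\mathbb N_0$ with $\frac wd<\frac dn$, it does not nearly contain a $(t,d,w)$-progression. Then $g_t(n)$ is the largest element of $\{0,\frac1n,\dots,1\}$ such that some admissible $A\subseteq[1,n]$ has $|A|/n\ge g_t(n)$.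

The empty set is admissible, so $g_t(n)$ exists, and $g_t(n)=\max|A|/n$ over admissible $A$. The condition on $w$ is
$$w<\frac{d^2}{n}. \tag{1}$$
The first section showed that $g_2(16)=\frac3{16}$.

The problem list "7. Near Arithmetic Progressions" (http://aimpl.org/nscombinatorial/7) contains the following conjecture of Steven Leth: for all $t,k\in\mathbb N$ with $t\ge2$ and all sufficiently large $n$,
$$g_t(n)<\frac1{(\log n)^k}.$$
The task is to prove or disprove it. It is false, and the order of magnitude of $g_t(n)$ can be determined. To state the result, put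
$$\alpha_2=\tfrac13,\qquad \alpha_t=1-\tfrac1q\ \ (t\ge3,\ q\text{ the largest odd integer}\le t),\qquad \gamma_t=\log_2\frac1{\alpha_t}. \tag{2}$$
So $\gamma_2=\log_23\approx1.585$, while $\gamma_t=\log_2\frac q{q-1}\le\log_2\frac32<0.585$ for $t\ge3$. Always $\alpha_t\ge\frac13$. For instance $\alpha_3=\alpha_4=\frac23$ and $\alpha_5=\alpha_6=\frac45$.

**Theorem 1.** For all $t\ge2$ and $n\ge16$: $\ g_t(n)\ge\frac1{64}(\log_2n)^{-\gamma_t}$.

**Theorem 2.** For all $t\ge2$ and $n\ge256$: $\ g_t(n)\le 891\,e^{30}(\log_2n)^{-\gamma_t}$.

**Corollary.** $g_t(n)=\Theta((\log n)^{-\gamma_t})$, with absolute implied constants. Hence the inequality $g_t(n)<(\log n)^{-k}$ holds for all sufficiently large $n$ if $(t,k)=(2,1)$, and for every other pair $t\ge2$, $k\ge1$ it fails for all sufficiently large $n$; indeed, for those pairs $g_t(n)(\log n)^k\to\infty$. In particular the conjecture is false.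

*Proof of the Corollary from the theorems.* We have $(\log_2n)^{-\gamma_t}=(\log2)^{\gamma_t}(\log n)^{-\gamma_t}$, and since $0<\gamma_t<2$ the factor $(\log 2)^{\gamma_t}$ lies between $(\log2)^2$ and $1$. So the two theorems give the order of magnitude with absolute constants. If $t\ge3$ and $k\ge1$, then $\gamma_t<1\le k$; if $t=2$ and $k\ge2$, then $\gamma_2<2\le k$. In both cases Theorem 1 gives $g_t(n)(\log n)^k\to\infty$, so the inequality fails for all large $n$. If $t=2$ and $k=1$, then $\gamma_2>1$, so Theorem 2 gives $g_2(n)\log n\to0$ and the inequality holds for all large $n$. $\square$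

The disproof uses only Theorem 1. From now on $t\ge2$ is fixed, $\alpha=\alpha_t$, $\gamma=\gamma_t$, and $m=\lfloor\log_2n\rfloor$, so that $2^m\le n<2^{m+1}$.

## Residues that block every power of two

We first look at exact progressions, that is, $w=0$. We want a dense set of residues containing no $t$-term progression whose difference is a power of two. Modulo an odd number $q$, powers of two are invertible, and this suggests the choice.

For $t=2$ let $q=3$ and $S=\{0\}\subset\mathbb Z/3$. For $t\ge3$ let $q$ be the largest odd integer $\le t$ and $S=(\mathbb Z/q)\setminus\{0\}$. In both cases $|S|/q=\alpha$.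

**Lemma 1.** If $e$ is a power of two (including $e=1$), then no sequence $f,f+e,\dots,f+(t-1)e$ modulo $q$ lies in $S$.

*Proof.* For $t=2$, both $f$ and $f+e$ would be $0$ modulo $3$, so $3\mid e$, which is false. For $t\ge3$ we have $\gcd(e,q)=1$ and $t\ge q$, so already the first $q$ terms run through all residues modulo $q$, including $0\notin S$. $\square$

Oddness of $q$ matters. For $t=4$ one might hope to delete only the multiples of $4$, but then $1,3,5,7$ survives, a four-term progression of difference $2$.

The set $\{x: x\bmod q\in S\}$ therefore has density $\alpha$ and avoids all exact progressions of every difference $2^j$. If the tolerance were always zero, this would be the whole story. It breaks as soon as $d^2>n$, because then $w=1$ is allowed by (1). Take $t=2$ and the multiples of $3$. If $d\equiv2\pmod 3$, then $3$ and $3+d+1$ are multiples of $3$ lying in $[3,4]$ and $[3+d,4+d]$. If $d\equiv1\pmod3$, then $3$ and $d+2$ are multiples of $3$ lying in $[2,3]$ and $[d+2,d+3]$. So whenever $\sqrt n<d\le n-4$, the set of multiples of $3$ in $[1,n]$ is not admissible. Fine residues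 handle the differences up to $\sqrt n$ and none of the larger ones with $d\le n-4$.

## Coarse residues with a safety margin

For larger $d$ we apply the same residue condition to blocks of length $2^s$ instead of to single integers. Blocks alone do not suffice. Take $t=2$ and keep every third block of length $2^s$, that is, all $x$ with $\lfloor x/2^s\rfloor\equiv 0\pmod 3$. The elements $2^s-1$ and $3\cdot2^s$ differ by $2^{s+1}+1$, so with $b=2^s-1$, $d=2^{s+1}$, $w=1$ both blocks are met. The trouble comes from points on opposite sides of a block boundary. The cure is to cut off the last $h$ elements of every block.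

**Definition (the set $E(s,h)$).** For integers $s\ge0$ and $0\le h<2^s$ let
$$E(s,h)=\{x\in\mathbb Z:\ \lfloor x/2^s\rfloor\bmod q\in S,\ \ (x\bmod2^s)<2^s-h\}. \tag{3}$$

It is periodic with period $q2^s$. One period contains $|S|(2^s-h)$ elements, so its density is $\alpha(1-h2^{-s})$. For $t=2$, the set $E(2,1)$ consists of the triples $\dots,\{0,1,2\},\{12,13,14\},\{24,25,26\},\dots$. Here two elements differ by at most $2$, or by $10$ to $14$, or by $22$ to $26$, and so on; the differences $3$–$5$, $7$–$9$, $15$–$17$, which would be dangerous for $d=4,8,16$ with $w=1$, do not occur. The next lemma says that this is general: a single set $E(s,h)$ serves all $d\ge2^s$, as long as $w\le h$.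

**Lemma 2.** Let $j\ge s$, $d=2^j$ and $0\le w\le h$. Then there are no $b\in\mathbb Z$ and $x_0,\dots,x_{t-1}\in E(s,h)$ with $x_l\in[b+ld,b+ld+w]$ for all $l$. The same holds for every translate $E(s,h)+c$, $c\in\mathbb Z$.

*Proof.* Suppose such $b$ and $x_l$ exist. Shift every point back into the first block: let $y_l=x_l-ld\in[b,b+w]$. Since $2^s\mid d$, we have $y_l\bmod2^s=x_l\bmod2^s<2^s-h$.

We claim that $\lfloor y_l/2^s\rfloor$ does not depend on $l$. Suppose two of the $y_l$ have different values of $\lfloor y/2^s\rfloor$, the smaller value being $f$. The smaller of the two points is at most $f2^s+(2^s-h-1)=(f+1)2^s-h-1$, and the larger is at least $(f+1)2^s$. They differ by at least $h+1>w$. But both lie in $[b,b+w]$, a contradiction.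

So $\lfloor y_l/2^s\rfloor=f$ for all $l$. As $x_l=y_l+l2^{j-s}2^s$, we get $\lfloor x_l/2^s\rfloor=f+l2^{j-s}$ for $l=0,\dots,t-1$. All of these lie in $S$ modulo $q$, contradicting Lemma 1 with $e=2^{j-s}$.

For a translate, subtract $c$ from all the $x_l$ and from $b$. Since $b$ was an arbitrary integer, the first part applies. $\square$

## Halving the distance to the top: how many scales are needed

We will intersect several sets $E(s,h)$. Each one multiplies the density by about $\alpha$, so everything depends on how many are needed. Using one for each of the roughly $m$ differences would give density about $\alpha^m=2^{-\gamma m}$, which is a negative power of $n$ and far below any power of $1/\log n$. This would say nothing about the conjecture.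

But Lemma 2 lets one set serve many differences. Choose the margin $h=2^{s-k}$, a fraction $2^{-k}$ of the block. By (1), $w<d^2/n\le2^{2j-m}$, so $E(s,h)$ handles every $j\ge s$ with $2j-m\le s-k$. Measure scales from the top: write $s=m-p$ and $j=m-p'$. The condition becomes
$$\frac{p+k}2\le p'\le p .$$
One set covers a whole range in which the distance $p'$ to the top goes from $p$ down to about $p/2$. Since distances run up to $m$, only about $\log_2m$ sets are needed, and $\alpha^{\log_2m}=m^{-\gamma}$ is a fixed power of $1/\log n$.

Suppose that the $k$-th set has $p=p_k$ and margin fraction $2^{-k}$. For consecutive ranges to join without a gap, $p'=p_{k-1}+1$ must be covered by the $k$-th set, that is, $2(p_{k-1}+1)\ge p_k+k$. Taking equality gives the recursion below. The margin fractions are chosen summable so that together they cost only a bounded factor. A fixed margin fraction $\frac12$ at each scale would cost a factor $2$ at each of about $\log_2m$ scales, hence a power of $m$.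

## Proof of Theorem 1

Let $n\ge16$, so $m\ge4$.

**Step 1: fix the scales.** The purpose is to choose parameters whose ranges of $j$ fit together and whose margins are positive integers. Put $p_k=2^k+k$ for $k\ge1$. Then $p_1=3$ and
$$2p_{k-1}+2-k=2^k+2(k-1)+2-k=p_k\qquad(k\ge2). \tag{4}$$
Let $L$ be the largest integer with $2^L+2L\le m$; as $m\ge4$, we have $L\ge1$. Since $2^L+2L=p_L+L$, and since $L+1$ violates the condition,
$$p_L+L\le m,\qquad m<2^{L+1}+2L+2=2p_L+2,\qquad 2^L\le m. \tag{5}$$
Let $E_0=E(0,0)$, which is $\{x:x\bmod q\in S\}$. For $2\le k\le L$ let $E_k=E(s_k,h_k)$ with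
$$s_k=m-p_k,\qquad h_k=2^{m-p_k-k}=2^{-k}2^{s_k}.$$
Since $p_k+k\le p_L+L\le m$, each $h_k$ is a positive integer, and $h_k<2^{s_k}$. Finally let $H=2^{m-3}-1$ and
$$A=[1,H]\cap(E_0+c_0)\cap\bigcap_{k=2}^L(E_k+c_k),$$
with integers $c_k$ to be chosen in Step 3.

To see the numbers, take $m=16$. Then $L=3$, since $8+6\le16<16+8$, and $p_1,p_2,p_3=3,6,11$. So $s_3=5$, $h_3=4$, and $s_2=10$, $h_2=256$, while $H=2^{13}-1$. The set $E_0$ will handle $j\le4$, $E_3$ will handle $5\le j\le9$, $E_2$ will handle $10\le j\le12$, and the cut at $H$ will handle $j\ge13$.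

**Step 2: $A$ is admissible, whatever the $c_k$ are.** We must treat every $j\ge0$. Let $d=2^j$ and $w<d^2/n\le2^{2j-m}$.

Suppose $0\le j\le m-p_L-1$. By (5), $2j-m\le m-2p_L-2<0$, so $w<1$, that is, $w=0$. Lemma 2 with $s=h=0$, applied to $E_0+c_0\supseteq A$, shows that $A$ does not nearly contain a $(t,d,w)$-progression.

Suppose $m-p_k\le j\le m-p_{k-1}-1$ for some $2\le k\le L$. Then $j\ge s_k$, and by (4)
$$w<2^{2j-m}\le2^{m-2p_{k-1}-2}=2^{m-p_k-k}=h_k .$$
Lemma 2 applied to $E_k+c_k\supseteq A$ gives the same conclusion.

Suppose $j\ge m-p_1=m-3$. For any $b\in\mathbb N_0$ the second block $[b+d,b+d+w]$ lies in $[2^{m-3},\infty)$, which is disjoint from $A\subseteq[1,2^{m-3}-1]$. Since $t\ge2$, there is a second block, and it is missed.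

As $k$ runs from $L$ down to $2$, the middle ranges join up and fill $m-p_L\le j\le m-p_1-1$. So every $j\ge0$ has been treated. (If $L=1$, there are no middle ranges, and the first and third cases meet.)

**Step 3: choose the translates so that $A$ is large.** The purpose is to show that the densities multiply; independent random shifts do this. Choose each $c_k$ uniformly modulo the period of $E_k$, independently. For a fixed integer $x$, the probability that $x\in E_k+c_k$ equals the density of $E_k$, which is $\alpha$ for $k=0$ and $\alpha(1-2^{-k})$ for $k\ge2$. These events are independent for different $k$, so by linearity of expectation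
$$\mathbb E|A|=H\cdot\alpha\prod_{k=2}^L\alpha(1-2^{-k})\ \ge\ H\alpha^L\Bigl(1-\sum_{k\ge2}2^{-k}\Bigr)=\tfrac12H\alpha^L,$$
where we used $\prod(1-\varepsilon_k)\ge1-\sum\varepsilon_k$ for $\varepsilon_k\in[0,1]$. Some choice of the $c_k$ does at least as well as the average.

**Step 4: convert to a bound in $n$.** Since $m\ge4$, $H=2^{m-3}-1\ge2^{m-4}>n/32$. Since $L\le\log_2m$ and $\alpha<1$,
$$\alpha^L\ge\alpha^{\log_2m}=m^{-\gamma}\ge(\log_2n)^{-\gamma}.$$
Hence $g_t(n)\ge\frac12\cdot\frac1{32}(\log_2n)^{-\gamma}=\frac1{64}(\log_2n)^{-\gamma}$. $\blacksquare$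

The conjecture is now disproved: it fails for $t=2$, $k=2$, and for every $t\ge3$ already with $k=1$. The rest of the lecture proves that the exponent $\gamma_t$ cannot be improved.

## The cost of one scale: progressions of difference $2^j$ in an interval

Let $F(N)$ be the maximum size of a set $S\subseteq[0,N-1]$ that contains no $t$-term arithmetic progression with difference $2^j$, $j\ge0$. (The letter $S$ no longer denotes the residue set above.) The residue construction has density $\alpha_t$; we need the matching upper bound, with a bounded error.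

**Lemma 3.** $F(N)\le\alpha_tN+10$ for all $N\ge1$.

Two cases are immediate. For $t=2$, no two elements of $S$ differ by $1$ or $2$, so any three consecutive integers contain at most one element of $S$, and $|S|\le\lceil N/3\rceil\le\frac N3+1$. For $t$ odd, $S$ contains no $t$ consecutive integers; cutting $[0,N-1]$ into $\lfloor N/t\rfloor$ disjoint runs of $t$ integers and a remainder, we see that $S$ misses a point of each run, so $|S|\le N-\lfloor N/t\rfloor\le(1-\frac1t)N+1$, and here $q=t$.

For even $t$ the second argument gives only $1-\frac1t$, while we need the smaller number $\alpha_t=1-\frac1{t-1}$. Difference $1$ alone cannot give it, since deleting one residue class modulo $t$ destroys all runs of $t$ consecutive integers. We must also use difference $2$. Consider the complement $R$ of $S$, whose gaps are at most $t$ because of difference $1$. We want the average gap to be essentially at most $t-1$. A gap of length exactly $t$ is even, so it joins two elements of the same parity; but $R$ must also meet each parity class often, because of difference $2$. So $R$ must keep switching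 parity, and each switch uses an odd gap, of length at most $t-1$. The proof groups $R$ into runs of constant parity and charges each run for half of its two neighboring odd gaps.

*Proof of Lemma 3 for even $t\ge4$.* If $N<2t$, then $|S|\le N=\alpha_tN+\frac N{t-1}\le\alpha_tN+\frac{2t}{t-1}\le\alpha_tN+3$. So let $N\ge2t$, and let $R=[0,N-1]\setminus S=\{r_1<\dots<r_M\}$. Then $R$ meets every $t$-term progression in $[0,N-1]$ of difference $1$ or $2$.

**Step 1: what the two differences say about $R$.** From difference $1$:
$$r_1\le t-1,\qquad r_M\ge N-t,\qquad r_{i+1}-r_i\le t .$$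
From difference $2$: the even numbers in $[0,2t-1]$ form a $t$-term progression of difference $2$, and so do the odd ones, so $R$ contains an element of each parity in $[0,2t-1]$. In the same way it contains an element of each parity in $[N-2t,N-1]$. Moreover, let $r<r'$ be elements of $R$ of the same parity with no element of $R$ of that parity between them. The numbers $r+2,r+4,\dots,r'-2$ form a progression of difference $2$ missed by $R$, so it has at most $t-1$ terms: $\frac{r'-r}2-1\le t-1$, that is, $r'-r\le2t$.

**Step 2: split $R$ into parity runs.** This sets up the charging. Split $r_1,\dots,r_M$ into maximal runs of consecutive elements of constant parity, numbered $1,\dots,P$. Both parities occur, so $P\ge2$. Let $c_p$ be the number of elements of run $p$, and $\rho_p$ its last element minus its first; $\rho_p$ is even. Let $o_p$ be the gap between the last element of run $p$ and the first element of run $p+1$; it is odd and at most $t$, and $t$ is even, so $o_p\le t-1$.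

A run with $c_p$ elements has $c_p-1$ internal gaps, each at most $t$, so $c_p\ge1+\lceil\rho_p/t\rceil$.

The end runs are short. Some element of $R$ of the parity opposite to run $1$ lies in $[0,2t-1]$ and comes after all of run $1$; so $\rho_1\le2t$. Symmetrically, using $[N-2t,N-1]$, $\rho_P\le2t$.

For $1<p<P$, parities alternate from run to run, so the last element of run $p-1$ and the first element of run $p+1$ have the same parity, and no element of $R$ of that parity lies between them. By Step 1,
$$o_{p-1}+\rho_p+o_p\le2t .$$

**Step 3: each inner run pays for itself.** We show that for $1<p<P$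
$$\tfrac12(o_{p-1}+o_p)+\rho_p\le(t-1)c_p. \tag{6}$$
If $\rho_p=0$, the left side is at most $t-1$, and $c_p\ge1$. If $\rho_p>0$, then by Step 2 the left side is at most $\frac12(2t-\rho_p)+\rho_p=t+\frac{\rho_p}2$. When $0<\rho_p\le t$, this is at most $\frac{3t}2\le2(t-1)$, because $t\ge4$, and $c_p\ge2$. When $\rho_p>t$, the gaps $o_{p-1},o_p$ are at least $1$, so $\rho_p\le2t-2$; the bound is at most $2t-1\le3(t-1)$, and $c_p\ge1+2=3$. So (6) holds in all cases.

**Step 4: add up.** The sum of $\frac12(o_{p-1}+o_p)$ over $1<p<P$ counts each $o_p$ once, except that $o_1$ and $o_{P-1}$ are short by one half each; that is, it equals $\sum_{p=1}^{P-1}o_p-\frac12(o_1+o_{P-1})$. (For $P=2$ both sides are $0$.) Hence, by (6) and $\sum_pc_p=M$,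
$$r_M-r_1=\sum_p\rho_p+\sum_po_p\le(t-1)M+\rho_1+\rho_P+\tfrac12(o_1+o_{P-1})\le(t-1)M+5t .$$
By Step 1, $N\le r_M+t\le(r_M-r_1)+2t\le(t-1)M+7t$. Therefore $M\ge\frac{N-7t}{t-1}$ and
$$|S|=N-M\le\Bigl(1-\frac1{t-1}\Bigr)N+\frac{7t}{t-1}\le\alpha_tN+10,$$
because $\frac{7t}{t-1}\le\frac{28}3$ for $t\ge4$. $\square$

## Boxes whose lower levels fit into the tolerance

We now want to lose a factor $\alpha$ at about $\log_2m$ scales simultaneously. At a single scale, take $N$ blocks $x+ad+[0,w]$, $0\le a\le N-1$, with $d$ a power of two and $w<d^2/n$. If $A$ is admissible, the indices $a$ whose block meets $A$ cannot contain a progression $c,c+2^j,\dots,c+(t-1)2^j$, since $2^jd$ is again a power of two and its tolerance is only larger. So at most $F(N)\approx\alpha N$ blocks are met. To repeat this inside each block, place there a smaller system with a new difference $d'$ and $N'$ blocks, whose total length, about $N'd'$, must fit into the tolerance $d^2/n$. If $d=2^{m-u}$, then $d^2/n>2^{m-2u-1}$, so we may take $d'=2^{m-u'}$ with $u'=2u+1+\log_2N'$. Again distances from the top roughly double, so there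 is room for about $\log_2m$ levels. The additive error $10$ in Lemma 3 costs a factor $1+O(1/N)$ at each level, so the numbers $N_k$ should grow with $\sum1/N_k$ finite; we take $N_k=2^k$.

*Proof of Theorem 2.* Let $n\ge256$, so $m\ge8$, and let $\ell=\lfloor\log_2m\rfloor-2\ge1$.

**Step 1: fix the scales.** The purpose is to define the levels and check that they nest. For $1\le k\le\ell$ put
$$N_k=2^k,\qquad u_k=2^{k+2}-k-3,\qquad d_k=2^{m-u_k}.$$
Then $u_1=4$, and $2u_k+k+2=2^{k+3}-2k-6+k+2=2^{k+3}-k-4=u_{k+1}$, which is the recursion above with $\log_2N_{k+1}=k+1$. Also $u_k\ge k$, because $2^{k+2}\ge2k+3$. The $u_k$ increase, and $u_\ell<2^{\ell+2}\le m$, so every $d_k$ is a power of two with nonnegative integer exponent. For $k<\ell$,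
$$N_{k+1}d_{k+1}=2^{k+1+m-u_{k+1}}=2^{m-2u_k-1}\le d_k. \tag{7}$$
For $0\le r\le\ell$ let
$$W_r=\sum_{k=r+1}^\ell(N_k-1)d_k,\qquad K_r=\Bigl\{\sum_{k=r+1}^\ell a_kd_k:\ 0\le a_k\le N_k-1\Bigr\}\subseteq[0,W_r],$$
so $W_\ell=0$ and $K_\ell=\{0\}$.

For $m=16$ this reads: $\ell=2$, $u_1=4$, $u_2=11$, $d_1=4096$, $d_2=32$, and $K_0$ consists of the eight numbers $4096a_1+32a_2$ with $a_1\in\{0,1\}$, $a_2\in\{0,1,2,3\}$. The lower level has length $W_1=96$, and since $n<2^{17}$ the tolerance at $d_1$ satisfies $d_1^2/n>2^{24-17}=128>96$.

**Step 2: the lower levels fit.** We need the sizes of the $W_k$. First, $W_k<d_k$ for $1\le k\le\ell$, by downward induction: $W_\ell=0<d_\ell$, and for $k\ge2$, by (7),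
$$W_{k-1}=(N_k-1)d_k+W_k<N_kd_k\le d_{k-1}.$$
For $r<\ell$ the set $K_r$ is the union of $ad_{r+1}+K_{r+1}$ over $0\le a\le N_{r+1}-1$. These sets are pairwise disjoint, as $K_{r+1}\subseteq[0,W_{r+1}]$ with $W_{r+1}<d_{r+1}$. Hence $|K_r|=\prod_{k>r}N_k$.

Next, for $1\le k<\ell$ we have $W_k=(N_{k+1}-1)d_{k+1}+W_{k+1}<N_{k+1}d_{k+1}=2^{m-2u_k-1}$ by (7), and for $k=\ell$ the bound on $W_\ell=0$ is trivial. Using $n<2^{m+1}$, and $N_1d_1=2^{1+m-4}$,
$$W_k\le2^{m-2u_k-1}<\frac{2^{2m-2u_k}}n=\frac{d_k^2}n\quad(1\le k\le\ell),\qquad W_0<N_1d_1=2^{m-3}\le\frac n8. \tag{8}$$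

**Step 3: the tree bound.** We claim: *if $A$ is admissible, $x\ge0$ is an integer and $0\le r\le\ell$, then*
$$|A\cap(x+K_r)|\le\prod_{k>r}F(N_k).$$
This makes the loss at the successive levels multiply. We use downward induction on $r$. For $r=\ell$ the set $x+K_\ell$ is one point and the product is empty. Let $r<\ell$ and put
$$S=\{a\in[0,N_{r+1}-1]:\ A\cap(x+ad_{r+1}+K_{r+1})\ne\emptyset\}.$$
Suppose $S$ contains a progression $c,c+2^j,\dots,c+(t-1)2^j$ with $j\ge0$. Put $b=x+cd_{r+1}\ge0$, $d=2^jd_{r+1}$ and $w=W_{r+1}$. For the index $a=c+i2^j$ we have $x+ad_{r+1}+K_{r+1}\subseteq[b+id,b+id+w]$, so $A$ meets $[b+id,b+id+w]$ for $i=0,\dots,t-1$. Here $d$ is a power of two, and by (8) $w<d_{r+1}^2/n\le d^2/n$. So $A$ nearly contains a $(t,d,w)$-progression with $w$ allowed by (1), contradicting admissibility. Hence $|S|\le F(N_{r+1})$. By the induction hypothesis each of the sets $x+ad_{r+1}+K_{r+1}$ with $a\in S$ contains at most $\prod_{k>r+1}F(N_k)$ elements of $A$, and the claim follows.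

**Step 4: the size of the product.** Put $\Phi_k=\alpha N_k(1+30\cdot2^{-k})$. Since $\alpha\ge\frac13$, $\Phi_k=\alpha N_k+30\alpha\ge\alpha N_k+10$, so $F(N_k)\le\Phi_k$ by Lemma 3. Let $D_r=\prod_{k>r}\Phi_k/N_k$. Then
$$D_0=\alpha^\ell\prod_{k=1}^\ell(1+30\cdot2^{-k})\le e^{30}\alpha^\ell .$$
Each factor satisfies $\Phi_k/N_k\ge\alpha\ge\frac13$; dropping the first $r$ of them gives $D_r\le3^rD_0$.

## Averaging over translates near the left end

By Step 3, for every $x\ge0$ the translate $x+K_0$ meets $A$ in at most a proportion $D_0$ of its points. It is tempting to average over all $x$: each $a\in A$ lies in exactly $|K_0|$ translates, so one would like to conclude $|A|\le D_0(n+W_0)$. But those translates include ones with $x<0$, and for them Step 3 is not available, because $b$ must be nonnegative. This is the same effect that saved the pair $1,7$ for $n=16$. Only the elements $a>W_0$ have all of their translates at $x\ge1$. The elements of $A$ in $[1,W_0]$ remain, and for them the trivial bound $W_0$, for which (8) gives only $n/8$, would be far too weak.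

The way out is to treat $[1,W_0]$ with the shorter box $K_1$, then $[1,W_1]$ with $K_2$, and so on. Passing from $K_0$ to $K_r$ gives up $r$ levels, at a price of at most $3^r$, but the intervals shrink at least as fast as $4^{-r}$, up to a constant.

**Step 5: count on each interval.** We bound $A$ on $(W_r,W_{r-1}]$ using $K_r$. Let $A\subseteq[1,n]$ be admissible and set $W_{-1}=n$. We have $0=W_\ell<W_{\ell-1}<\dots<W_0<W_{-1}=n$, so the intervals $(W_r,W_{r-1}]$ with $0\le r\le\ell$ partition $(0,n]$. If $a\in A\cap(W_r,W_{r-1}]$ and $\kappa\in K_r\subseteq[0,W_r]$, then $x=a-\kappa$ lies in $[1,W_{r-1}]$ and $a\in x+K_r$. For fixed $a$, different $\kappa$ give different $x$. Counting pairs and using Step 3,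
$$|K_r|\,|A\cap(W_r,W_{r-1}]|\le\sum_{x=1}^{W_{r-1}}|A\cap(x+K_r)|\le W_{r-1}\prod_{k>r}\Phi_k. \tag{9}$$
Divide by $|K_r|=\prod_{k>r}N_k$ to get $|A\cap(W_r,W_{r-1}]|\le D_rW_{r-1}$.

**Step 6: sum over the intervals.** By (8), $W_0\le n/8$. For $1\le k\le\ell$, (8) together with $u_k\ge k$ gives $W_k\le2^m4^{-u_k}\le n4^{-k}$. With $D_r\le3^rD_0$,
$$|A|\le\sum_{r=0}^\ell D_rW_{r-1}\le D_0n\Bigl(1+\tfrac38+\sum_{r\ge2}3^r4^{-(r-1)}\Bigr).$$
The last sum is geometric with first term $\frac94$ and ratio $\frac34$, so it equals $9$. Hence $|A|\le D_0n(1+1+9)=11D_0n\le11e^{30}\alpha^\ell n$.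

**Step 7: convert to a bound in $n$.** Since $\ell\ge\log_2m-3$, $\alpha<1$ and $\alpha\ge\frac13$,
$$\alpha^\ell\le\alpha^{-3}\alpha^{\log_2m}=\alpha^{-3}m^{-\gamma}\le27m^{-\gamma}.$$
Since $m+1>\log_2n$ and $m\ge1$, we have $m\ge\frac12\log_2n$, so $m^{-\gamma}\le2^\gamma(\log_2n)^{-\gamma}\le3(\log_2n)^{-\gamma}$, because $\gamma\le\log_23$. As $11\cdot27\cdot3=891$, every admissible $A$ satisfies $|A|/n\le891\,e^{30}(\log_2n)^{-\gamma}$, and therefore
$$g_t(n)\le891\,e^{30}(\log_2n)^{-\gamma_t}.\qquad\blacksquare$$
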